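\title{A uniform Tate ring with perfectoid residue fields\\ that is not perfectoid}

\begin{abstract}
Let $(A,A^+)$ be a uniform Tate--Huber pair over $\mathbf{Q}_p$, and let $\breve A$ be the ring of global functions on the $v$-site of $X=\mathrm{Spa}(A,A^+)$. We disprove the conjecture that $\breve A$ is perfectoid as soon as all completed residue fields of $X$ are perfectoid. The counterexample is an intersection $A=A_1\cap A_2$ of two perfectoid algebras inside a third; it has a multiplicative norm and satisfies $\breve A=A$. We also show that, over a perfectoid base field, $\breve A$ is perfectoid if and only if $H^1(X_v,\mathcal O^+)$ is almost zero, and that the conjecture holds when the Berkovich spectrum of $A$ is totally disconnected.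
\end{abstract}

\section{Introduction}

Fix a prime $p$. Let $(A,A^+)$ be a uniform Tate--Huber pair over $(\mathbf Q_p,\mathbf Z_p)$ and let $X=\mathrm{Spa}(A,A^+)$ be the associated pre-adic space; the definitions are recalled in Section~\ref{sec:background}. Let $X_v$ be the site of perfectoid spaces over $X$ with $v$-covers, with its structure sheaves $\mathcal O$ and $\mathcal O^+$, and put
\[
\breve A^+=H^0(X_v,\mathcal O^+),\qquad \breve A=\breve A^+[1/p]=H^0(X_v,\mathcal O),
\]
where $\breve A^+$ carries the $p$-adic topology. An element $f\in\breve A$ is a family of functions $f_Y\in\mathcal O(Y)$, one for each perfectoid space $Y$ over $X$, compatible with pullback. The assignment $(A,A^+)\mapsto(\breve A,\breve A^+)$ is an endofunctor of the category of uniform Tate--Huber pairs over $\mathbf Q_p$. Every map $A\to\mathcal O(Y)$ factors through $\breve A$ by $f\mapsto f_Y$, so $\breve A$ is the ring of functions that perfectoid test objects see. If $A$ is perfectoid, then $X$ is a final object of $X_v$ and $\breve A=A$.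

The completed residue fields of a perfectoid space are perfectoid fields. The following conjecture, posed in \cite{blog}, asks for a converse.

\begin{quote}
\textbf{Conjecture.} \emph{Let $(A,A^+)$ be a uniform Tate--Huber pair over $\mathbf Q_p$ such that every completed residue field of $\mathrm{Spa}(A,A^+)$ is a perfectoid field. Then $\breve A$ is a perfectoid Tate ring.}
\end{quote}

The simplest cases support it. If $A$ is a nonarchimedean field, the hypothesis says that $A$ is perfectoid. In general, being perfectoid means that power-bounded elements have approximate $p$-th roots. The hypothesis provides such a root at each point, hence near each point, and the question is whether these local roots can be glued. They can if there are enough idempotents.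

\begin{proposition}\label{prop:totdisc}
Let $K$ be a perfectoid field over $\mathbf Q_p$ and let $(A,A^+)$ be a uniform Tate--Huber pair over $(K,\mathcal O_K)$ all of whose completed residue fields are perfectoid. If the Berkovich spectrum $\mathcal M(A)$ is totally disconnected, then $A$ is perfectoid.
\end{proposition}

Without idempotents one expects an obstruction in a first cohomology group, and for $\breve A$ this is the whole story.

\begin{theorem}\label{thm:criterion}
Let $K$ be a perfectoid field over $\mathbf Q_p$, let $(A,A^+)$ be a uniform Tate--Huber pair over $(K,\mathcal O_K)$, and let $X=\mathrm{Spa}(A,A^+)$. The following are equivalent: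
\begin{enumerate}
\item[(a)] $\breve A$ is perfectoid;
\item[(b)] $H^1(X_v,\mathcal O^+)$ is almost zero;
\item[(c)] $H^i(X_v,\mathcal O^+)$ is almost zero for all $i\ge1$.
\end{enumerate}
\end{theorem}

The conjecture thus predicts that a condition on points controls an integral cohomology group. Our main result is that it does not.

\begin{theorem}\label{thm:main}
Let $K$ be a perfectoid field of characteristic $0$ and residue characteristic $p$ that contains compatible systems $p^{1/p^n}$ and $\zeta_{p^n}$ $(n\ge0)$, for example $K=\mathbf C_p$. There is a uniform Tate $K$-algebra $A$, whose topology is given by a complete multiplicative norm, such that for $X=\mathrm{Spa}(A,A^\circ)$: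
\begin{enumerate}
\item[(1)] every completed residue field of $X$ is a perfectoid field;
\item[(2)] $\breve A=A$ and $\breve A^+=A^\circ$;
\item[(3)] $A$ is not perfectoid.
\end{enumerate}
In particular, the conjecture is false.
\end{theorem}

By Theorem~\ref{thm:criterion}, the group $H^1(X_v,\mathcal O^+)$ is not almost zero for this $X$.

Section~\ref{sec:positive} proves Proposition~\ref{prop:totdisc} and Theorem~\ref{thm:criterion}. Section~\ref{sec:idea} explains the idea of the counterexample on one step of its construction. The ring $A$ is built in Section~\ref{sec:construction}; parts (1) and (2) of Theorem~\ref{thm:main} are proved in Section~\ref{sec:points}, and part (3) in Sections~\ref{sec:class} and~\ref{sec:notperf}.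

\section{Background}\label{sec:background}

\subsection{Huber pairs and their points}
All Tate rings in this paper are complete. A \emph{Tate ring over $\mathbf Q_p$} is a complete topological $\mathbf Q_p$-algebra $R$ with an open subring $R_0$ that carries the $p$-adic topology and satisfies $R=R_0[1/p]$. A subset is \emph{bounded} if it lies in $p^{-N}R_0$ for some $N$; the elements whose powers form a bounded set make up the subring $R^\circ$, and $R$ is \emph{uniform} if $R^\circ$ is bounded. If $f^n\in R^\circ$ for some $n\geq 1$, then $f\in R^\circ$. A \emph{Tate--Huber pair} $(R,R^+)$ consists of $R$ and an open subring $R^+\subset R^\circ$ that is integrally closed in $R$; such an $R^+$ contains all topologically nilpotent elements. If $R$ is uniform, then $R^+$ and $R^\circ$ carry the $p$-adic topology and are $p$-adically complete.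

The space $\mathrm{Spa}(R,R^+)$ consists of the equivalence classes of continuous valuations $y\colon f\mapsto|f(y)|$ that are $\le 1$ on $R^+$. The \emph{completed residue field} $\mathcal H(y)$ is the completion of $\mathrm{Frac}(R/\mathrm{supp}\,y)$ for the topology defined by $y$. We use three textbook facts.
\begin{enumerate}
\item[(H1)] Every point $y$ has a \emph{rank-one generization} $\tilde y$, obtained by dividing the value group by its largest convex subgroup not containing $|p(y)|$. It has the same support and defines the same topology, so $\mathcal H(\tilde y)=\mathcal H(y)$ as topological fields. If $|f(\tilde y)|<1$, then $|f(y)|<1$.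
\item[(H2)] $R^+=\{f\in R:\ |f(y)|\le1\text{ for all }y\in\mathrm{Spa}(R,R^+)\}$.
\item[(H3)] If $f_1,\dots,f_n,g$ generate the unit ideal, then $V=\{y: |f_i(y)|\le|g(y)|\text{ for all } i\}$ is a \emph{rational subset}; finite intersections of rational subsets are rational. There is a pair $(\mathcal O(V),\mathcal O^+(V))$ under $(R,R^+)$, in which $g$ is invertible and whose adic spectrum is $V$, such that every map of pairs $(R,R^+)\to(B,B^+)$ for which $\mathrm{Spa}(B,B^+)$ lands in $V$ extends uniquely to $(\mathcal O(V),\mathcal O^+(V))$.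
\end{enumerate}

A morphism from a perfectoid space $Y$ to $\mathrm{Spa}(R,R^+)$ is the same as a ring homomorphism $R\to\mathcal O(Y)$ that maps $R^+$ to $\mathcal O^+(Y)$ and is continuous into $\mathcal O(U)$ for each affinoid open $U\subset Y$. A family $\{Y_i\to Y\}$ is a \emph{$v$-cover} if every quasi-compact open subset of $Y$ is covered by the images of finitely many quasi-compact open subsets of the $Y_i$.

\subsection{Perfectoid rings}
A uniform Tate ring $R$ over $\mathbf Q_p$ is \emph{perfectoid} if there is a topologically nilpotent unit $\varpi\in R$ such that $\varpi^p$ divides $p$ in $R^\circ$ and Frobenius $R^\circ/\varpi\to R^\circ/\varpi^p$ is bijective. A \emph{perfectoid field} is a perfectoid Tate ring that is a complete rank-one valued field; its value group is $p$-divisible, hence dense in $\mathbf R_{>0}$.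

From now on $K$ is a perfectoid field over $\mathbf Q_p$, with ring of integers $\mathcal O_K$, maximal ideal $\mathfrak m$ and residue field $k$. An $\mathcal O_K$-module is \emph{almost zero} if it is killed by $\mathfrak m$. Let $(R,R^+)$ be a pair over $(K,\mathcal O_K)$ and $y$ a rank-one point. We normalize $y$ to be real valued with $|p(y)|=|p|$. Then $|\lambda(y)|=|\lambda|$ for all $\lambda\in K^\times$: for integers $n\ge1$ and $r$, the inequality $|\lambda|^n\le|p|^r$ gives $\lambda^n/p^r\in\mathcal O_K$, hence $|\lambda(y)|^n\le|p|^r$. So $|\lambda(y)|\le|\lambda|$, and the same holds for $\lambda^{-1}$.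

\begin{lemma}\label{lem:rankone}
Let $(R,R^+)$ be a uniform Tate--Huber pair over $(K,\mathcal O_K)$ and $f\in R$. Then $\mathfrak mR^\circ\subset R^+$; we have $f\in R^\circ$ if and only if $|f(y)|\le1$ at every rank-one point $y$; and $f=0$ if $f(y)=0$ at every rank-one point $y$.
\end{lemma}

\begin{proof}
Elements of $\mathfrak mR^\circ$ are topologically nilpotent, so they lie in $R^+$. If $f\in R^\circ$, then $|\delta|\,|f(y)|\le1$ for all $\delta\in\mathfrak m$, and $|f(y)|\le1$ because $\sup_{\delta\in\mathfrak m}|\delta|=1$. Conversely, if $|f(y)|\le1$ at all rank-one points, then $|pf^n(y)|<1$ at all points by (H1), so $pf^n\in R^+$ for all $n$ by (H2). As $R^+$ is bounded, $f\in R^\circ$. If $f$ vanishes at all rank-one points, this applies to every $p^{-n}f$, so $f\in\bigcap_np^nR^\circ=0$.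
\end{proof}

\begin{lemma}\label{lem:perfdef}
For a uniform Tate $K$-algebra $R$ the following are equivalent: \emph{(i)} $R$ is perfectoid; \emph{(ii)} Frobenius is surjective on $R^\circ/p$; \emph{(iii)} there is $\pi\in K$ with $|p|\le|\pi|^p<1$ such that every $f\in R^\circ$ lies in $g^p+\pi^pR^\circ$ for some $g\in R^\circ$.
\end{lemma}

\begin{proof}
(i)$\Rightarrow$(ii). Write $f=f_0$ and $f_i=g_i^p+\varpi^pf_{i+1}$ with $g_i,f_{i+1}\in R^\circ$. For $N$ with $\varpi^{pN}\in pR^\circ$ we get $f\equiv\sum_{i<N}(\varpi^ig_i)^p\equiv(\sum_{i<N}\varpi^ig_i)^p$ modulo $p$. (ii)$\Rightarrow$(iii). Take any $\pi$ with $|p|\le|\pi|^p<1$. (iii)$\Rightarrow$(i). Frobenius $R^\circ/\pi\to R^\circ/\pi^p$ is surjective by assumption, and injective because $(g/\pi)^p\in R^\circ$ implies $g/\pi\in R^\circ$.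
\end{proof}

We quote three results. Let $(R,R^+)$ be a pair over $(K,\mathcal O_K)$ with $R$ perfectoid, and let $S=\mathrm{Spa}(R,R^+)$.
\begin{enumerate}
\item[(S1)] $\mathcal O$ and $\mathcal O^+$ are sheaves on $S$, the ring $\mathcal O(V)$ is perfectoid for rational $V$, and $H^1(S,\mathcal O^+)$ is almost zero \cite[Thm.~6.3]{Sch1}.
\item[(S2)] Every completed residue field of $S$ is a perfectoid field \cite[Cor.~6.7]{Sch1}.
\item[(S3)] $H^i(S_v,\mathcal O^+)$ is almost zero for $i>0$ \cite[Prop.~8.8]{Sch2}.
\end{enumerate}

\subsection{Witt vectors and tilting}\label{sub:witt}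
Let $R$ be a perfect $\mathbf F_p$-algebra. The ring $W(R)$ is $p$-torsion free and $p$-adically complete with $W(R)/p=R$, the Teichm\"uller lift $g\mapsto[g]$ is multiplicative, and every $w\in W(R)$ is uniquely $w=\sum_{l\ge0}p^l[\tilde w_l]$. We call the $\tilde w_l\in R$ the \emph{coordinates} of $w$. They are functorial in $R$; the element $[g]w$ has coordinates $g\tilde w_l$; the zeroth coordinate is the ring homomorphism $W(R)\to R$; and for perfect rings $R\subset R'$ an element of $W(R')$ lies in $W(R)$ if and only if its coordinates lie in $R$.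

We write $R[T^{1/p^\infty}]$ for polynomials with exponents in $\mathbf Z[1/p]_{\ge0}$ and $R[T^{\pm1/p^\infty}]$ for exponents in $\mathbf Z[1/p]$. These rings are perfect. An $R$-algebra map from $R[T^{1/p^\infty}]$ to a perfect $R$-algebra $B$ is determined by the image of $T$, which is arbitrary. Hence $R$-algebra maps $R[\tilde w_l^{1/p^\infty}]_{l\ge0}\to B$ correspond to elements $\omega\in W(B)$: send $\tilde w_l$ to the $l$-th coordinate of $\omega$. We denote such a map by $w\mapsto\omega$, where $w=\sum_lp^l[\tilde w_l]$ is the universal Witt vector.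

The \emph{tilt} $\mathcal O_K^\flat=\varprojlim_{x\mapsto x^p}\mathcal O_K$ is a perfect valuation ring. The projection $x\mapsto x^\sharp$ to the first component is multiplicative, and $v(x):=v(x^\sharp)$ is the valuation of $\mathcal O_K^\flat$, where $v(p)=1$ on $K$. If $K$ is as in Theorem~\ref{thm:main}, put
\[
t=(p,p^{1/p},\dots),\qquad \varepsilon=(1,\zeta_p,\zeta_{p^2},\dots),\qquad \xi=p-[t].
\]
Then $t^\sharp=p$, $\varepsilon^\sharp=1$, the map $\sharp$ induces a ring isomorphism $\mathcal O_K^\flat/t\cong\mathcal O_K/p$, and the ring homomorphism $\theta\colon W(\mathcal O_K^\flat)\to\mathcal O_K$ with $\theta([x])=x^\sharp$ is surjective with kernel generated by $\xi$.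

\section{Gluing $p$-th roots}\label{sec:positive}

\subsection{The totally disconnected case}
Let $(A,A^+)$ be uniform over $(K,\mathcal O_K)$. The norm $\|f\|=\inf\{|\lambda|:\lambda\in K^\times,\ f\in\lambda A^\circ\}$ is submultiplicative and defines the topology of $A$. The Berkovich spectrum $\mathcal M(A)$ is the compact Hausdorff space of multiplicative seminorms bounded by $\|\cdot\|$, with the weakest topology for which all functions $x\mapsto|f(x)|$ are continuous. Its points are the normalized rank-one points of $\mathrm{Spa}(A,A^+)$: a bounded seminorm is continuous and $\le1$ on $A^\circ$, and a rank-one point is $\le1$ on $A^\circ$ by Lemma~\ref{lem:rankone}, hence bounded by $\|\cdot\|$ after scaling by $K^\times$.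

\begin{proof}[Proof of Proposition~\ref{prop:totdisc}]
Let $f\in A^\circ$ and $x\in\mathcal M(A)$. As $\mathcal H(x)$ is perfectoid, there is $\eta\in\mathcal H(x)^\circ$ with $|f(x)-\eta^p|\le|p|$ (Lemma~\ref{lem:perfdef}). By density there are $a,b\in A$ with $b(x)\ne0$ and $|\eta-a(x)/b(x)|\le|p|$, and then $|(fb^p-a^p)(x)|\le|p|\,|b(x)|^p$. The set where $|fb^p-a^p|<|p|^{1/2}|b|^p$ is an open neighborhood of $x$ on which $b$ has no zero. A totally disconnected compact Hausdorff space has a basis of clopen sets, so by compactness $\mathcal M(A)$ is covered by clopen sets $U_1,\dots,U_n$ with elements $a_i,b_i$ satisfying this inequality on $U_i$. Replacing $U_i$ by $U_i\setminus\bigcup_{j<i}U_j$, we may assume that the $U_i$ are disjoint.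

By \cite[Thm.~7.4.1]{Ber} there is an idempotent $e_i\in A$ with value $1$ on $U_i$ and $0$ elsewhere. The element $e_ib_i+1-e_i$ vanishes nowhere on $\mathcal M(A)$, so it is invertible \cite[1.2.4]{Ber}. Put $g=\sum_ie_ia_i(e_ib_i+1-e_i)^{-1}$. On $U_i$ its value is $a_i/b_i$, so $|f-g^p|\le|p|^{1/2}$ everywhere, and $|g|\le1$ everywhere. Choose $\pi\in K$ with $|p|^{1/2}\le|\pi|^p<1$. By Lemma~\ref{lem:rankone}, $g$ and $(f-g^p)/\pi^p$ lie in $A^\circ$, and Lemma~\ref{lem:perfdef} applies.
\end{proof}

\subsection{The cohomological criterion}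
On the $v$-site, approximate roots exist locally and are unique modulo a fixed element, so they glue to a section of a quotient of $\mathcal O^+$. The difficulty moves to lifting that section, which is where $H^1(X_v,\mathcal O^+)$ enters. We first record what is needed about the pair $(\breve A,\breve A^+)$.

\begin{lemma}\label{lem:breve}
The ring $\breve A^+$ is $p$-adically complete and integrally closed in $\breve A$, and $\mathfrak m\breve A^\circ\subset\breve A^+$. In particular $(\breve A,\breve A^+)$ is a uniform Tate--Huber pair over $(K,\mathcal O_K)$.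
\end{lemma}

\begin{proof}
A family $f\in\breve A^+$ lies in $p^n\breve A^+$ if and only if $f_Y\in p^n\mathcal O^+(Y)$ for all affinoid perfectoid $Y$, since the $p^{-n}f_Y$ are again compatible. Each $\mathcal O^+(Y)$ is $p$-adically complete and integrally closed in $\mathcal O(Y)$, so the same holds for $\breve A^+\subset\breve A$. If $p^Nf^n\in\breve A^+$ for all $n$ and $\delta\in\mathfrak m$, then $\delta^n\in p^N\mathcal O_K$ for large $n$, so $(\delta f)^n\in\breve A^+$ and $\delta f\in\breve A^+$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:criterion}]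
The implication (c)$\Rightarrow$(b) is trivial.

(a)$\Rightarrow$(c). Suppose that $\breve A$ is perfectoid. Then $S=\mathrm{Spa}(\breve A,\breve A^+)$ is an affinoid perfectoid space, and the map $A\to\breve A$, which sends $A^+$ to $\breve A^+$ and is therefore continuous, makes $S$ an object of $X_v$.\footnote{As usual, the objects of $X_v$ are taken in a universe containing $A$. The ring $\breve A$ lies in it. Indeed, let $C_x$ be a completed algebraic closure of $\mathcal H(x)$ for each rank-one point $x$ of $X$. If $y$ is a rank-one point of an affinoid $Y$ over $x$, then $C_x$ embeds over $\mathcal H(x)$ into a completed algebraic closure of $\mathcal H(y)$, so Lemma~\ref{lem:rankone} shows that $\breve A\to\prod_xC_x$ is injective.} We show that $S$ is a final object. For every $Y$ in $X_v$ the map $\mathrm{ev}_Y\colon\breve A\to\mathcal O(Y)$, $f\mapsto f_Y$, defines a morphism $Y\to S$ over $X$. Let $f\in\breve A$ and consider its component $f_S\in\mathcal O(S)=\breve A$. Compatibility of the family $f$ along $Y\to S$ gives $f_Y=\mathrm{ev}_Y(f_S)=(f_S)_Y$ for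 all $Y$, hence $f_S=f$. If $\psi\colon Y\to S$ is any morphism over $X$, then $f_Y=\psi^*(f_S)=\psi^*(f)$ for all $f$, so $\psi^*=\mathrm{ev}_Y$. Thus $S$ is final, $X_v=S_v$, and (c) follows from (S3).

(b)$\Rightarrow$(a). Choose $\varpi\in K$ with $|\varpi|^p=|p|$. We claim that for $Y=\mathrm{Spa}(R,R^+)$ affinoid perfectoid over $X$, Frobenius $\Phi\colon R^+/\varpi\to R^+/p$ is bijective. It is injective because $(g/\varpi)^p\in R^+$ implies $g/\varpi\in R^+$. For surjectivity let $f\in R^+$. By Lemma~\ref{lem:perfdef} write $f=g^p+pz$ and $(p/\varpi^p)z=u^p+pz'$ with $g,z,u,z'\in R^\circ$. Then $f=g^p+(\varpi u)^p+p\varpi^pz'$. Here $\varpi u$, $\varpi^pz'$ and $pz$ lie in $\mathfrak mR^\circ\subset R^+$, so $g^p\in R^+$ and $g\in R^+$. Hence $f\equiv(g+\varpi u)^p$ modulo $pR^+$.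

Every object of $X_v$ is covered by affinoid ones, so $\Phi\colon\mathcal O^+/\varpi\to\mathcal O^+/p$ is an isomorphism of sheaves of rings, and it is bijective on $H^0$. The long exact sequences for multiplication by $\varpi$ and by $p$ on $\mathcal O^+$ show that $\breve A^+/p\to H^0(X_v,\mathcal O^+/p)$ is injective and that the cokernel of $\breve A^+/\varpi\to H^0(X_v,\mathcal O^+/\varpi)$ embeds into $H^1(X_v,\mathcal O^+)$, so that it is killed by $\mathfrak m$.

Fix $\delta\in K$ with $|p|<|\delta|^{2p}<1$ and let $f\in\breve A^\circ$. Then $\delta^pf\in\breve A^+$ by Lemma~\ref{lem:breve}. Let $h\in H^0(X_v,\mathcal O^+/\varpi)$ be the section with $\Phi(h)=\delta^pf$, and lift $\delta h$ to $g\in\breve A^+$. Then $g^p$ and $\delta^{2p}f$ have the same image $\Phi(\delta h)$ in $H^0(X_v,\mathcal O^+/p)$, so $\delta^{2p}f=g^p+ph'$ with $h'\in\breve A^+$. Put $\pi=\varpi/\delta^2$, so that $|p|\le|\pi|^p=|p/\delta^{2p}|<1$. Then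
\[
f=(g/\delta^2)^p+(p/\delta^{2p})h'\in(g/\delta^2)^p+\pi^p\breve A^\circ ,
\]
and $g/\delta^2\in\breve A^\circ$ because its $p$-th power lies in $\breve A^\circ$. By Lemmas~\ref{lem:breve} and~\ref{lem:perfdef}, $\breve A$ is perfectoid.
\end{proof}

\section{The idea of the counterexample}\label{sec:idea}

From now on $K$, $t$, $\varepsilon$, $\xi$ are as in Theorem~\ref{thm:main} and Section~\ref{sub:witt}. For $\gamma\in\mathbf Z[1/p]_{\geq 0}$ we write $p^\gamma=(t^\gamma)^\sharp$. This section only motivates the construction; nothing in it is used later.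

\subsection{Two requirements}
The standard source of a nonzero $H^1$ is the punctured plane. Consider the perfectoid algebras
\[
B_1=K\langle x^{\pm1/p^\infty},y^{1/p^\infty}\rangle,\quad B_2=K\langle x^{1/p^\infty},y^{\pm1/p^\infty}\rangle,\quad B_{12}=K\langle x^{\pm1/p^\infty},y^{\pm1/p^\infty}\rangle,
\]
completed for the Gauss norm. No nonzero multiple of $(xy)^{-1}$ lies in $B_1+B_2$. But $B_1\cap B_2=K\langle x^{1/p^\infty},y^{1/p^\infty}\rangle$ is perfectoid: taking functions fills in the puncture, and new points such as $x=y=0$ appear, which come from neither $B_1$ nor $B_2$.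

Suppose that we can enlarge these rings to perfectoid algebras $A_1,A_2\subset A_{12}$ such that every rank-one point of $A=A_1\cap A_2$ comes from $A_1$ or $A_2$. Then the residue fields of $A$ are perfectoid and $\breve A=A$. If $A$ were perfectoid, (S1) would put $p^\gamma(xy)^{-1}$ into $A_1^\circ+A_2^\circ$ for every $\gamma>0$. So we want:
\begin{enumerate}
\item[(I)] $p^2(xy)^{-m}=F_1-F_2$ with $F_a\in A_a^\circ$, for arbitrarily large $m$;
\item[(II)] $p^\gamma(xy)^{-1}\notin A_1^\circ+A_2^\circ$ for small $\gamma>0$.
\end{enumerate}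
Requirement (I) removes the new points: $\alpha=x^mF_1$ and $\beta=y^mF_2$ lie in $A^\circ$ and satisfy $y^m\alpha-x^m\beta=p^2$, which forces $\max(|x|,|y|)\ge|p|^{2/m}$.

\subsection{The conflict with Frobenius}
Perfectoid algebras are most easily built as $W(P)/\xi$ from perfect rings $P$, so we try to adjoin variables to the tilts. Let $b=(xy)^{-p^n}$. The naive relation $\tilde w_1=\tilde w_2+t^2b$ between a new variable of $P_1$ and a new variable of $P_2$ destroys (II), because extracting $p^n$-th roots gives
\[
\tilde w_1^{1/p^n}-\tilde w_2^{1/p^n}=t^{2/p^n}(xy)^{-1}.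
\]
In characteristic $p$, requirements (I) and (II), with $t$ in place of $p$, are incompatible for this reason. The relation $w_1=w_2+[t^2b]$ between universal Witt vectors fails in the same way, since its zeroth coordinate is the naive relation.

In mixed characteristic there is room: (I) only asks for $w_1\equiv w_2+[t^2b]$ modulo $\xi$. We therefore impose $w_1=w_2+[t^2b]+\xi z$ with $z$ as general as possible. If $z$ were defined over $P_1$, the substitution $w_1\mapsto w_1+\xi z$ would remove it, and likewise for $P_2$. If $z$ were a free variable of $P_{12}$ alone, then $P_{12}$ would no longer be a localization of $P_1$ and $P_2$, and we would lose control of the points. The way out is to let $z$ have poles on both sides: $z=[c]u$, where $u$ is a universal Witt vector common to $P_1$ and $P_2$, and $c=(x'y')^{-1}$ for a new pair of variables $x',y'$, with $x'$ invertible in $P_1$ and $y'$ invertible in $P_2$.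

\begin{example}\label{ex:zeroth}
Since $\xi$ has zeroth coordinate $-t$, the zeroth coordinate of the relation is $\tilde w_{1,0}=\tilde w_{2,0}+t^2b-tc\tilde u_0$. Extract $p^n$-th roots and multiply by $\lambda\in\mathcal O_K^\flat$:
\[
\lambda\tilde w_{1,0}^{1/p^n}-\lambda\tilde w_{2,0}^{1/p^n}=\lambda t^{2/p^n}(xy)^{-1}-\lambda t^{1/p^n}(x'y')^{-1/p^n}\tilde u_0^{1/p^n}.
\]
Modulo $t$, the right side is a multiple of $(xy)^{-1}$ only if $\lambda t^{1/p^n}\equiv0$, and then $\lambda t^{2/p^n}\equiv0$ as well. So the dangerous identity now yields nothing: independence of $z$ forces the coefficient of $\tilde w_{1,0}^{\,q}$, for $q=1/p^n$, to be torsion, and the factor $t^{2q}$ kills that torsion.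
\end{example}

Section~\ref{sec:class} proves the same for arbitrary polynomials in all coordinates of $w_1$. There the translations by $\xi z$ are not additive on coordinates, and we use instead the one family of such translations that is easy to compute, namely $[V]\mapsto[\varepsilon V]$. The price of the construction is that $x',y'$ create new unwanted points. They are removed by relations of the same type, and the process is repeated infinitely often.

\section{The ring $A$}\label{sec:construction}

Choose a surjection $s\mapsto(i(s),j(s),m(s))$ from $\{1,2,\dots\}$ onto $\mathbf N\times\mathbf N\times\{p^r:r\ge0\}$ with $i(s),j(s)<s$, where $0\in\mathbf N$. To obtain one, take a surjection that assumes each value infinitely often, and replace its value at $s$ by $(0,0,1)$ whenever $\max(i,j)\ge s$.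

Take variables $x_k,y_k$ ($k\ge0$) and $\tilde u_{s,l}$, $\tilde w_{1,s,l}$, $\tilde w_{2,s,l}$ ($s\ge1$, $l\ge0$), and define perfect rings
\begin{align*}
P_1&=\mathcal O_K^\flat\big[x_k^{\pm1/p^\infty},\,y_k^{1/p^\infty},\,\tilde u_{s,l}^{1/p^\infty},\,\tilde w_{1,s,l}^{1/p^\infty}\big],\\
P_2&=\mathcal O_K^\flat\big[x_k^{1/p^\infty},\,y_k^{\pm1/p^\infty},\,\tilde u_{s,l}^{1/p^\infty},\,\tilde w_{2,s,l}^{1/p^\infty}\big],\\
P_{12}&=\mathcal O_K^\flat\big[x_k^{\pm1/p^\infty},\,y_k^{\pm1/p^\infty},\,\tilde u_{s,l}^{1/p^\infty},\,\tilde w_{2,s,l}^{1/p^\infty}\big].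
\end{align*}
Each is a free $\mathcal O_K^\flat$-module on its monomials. Put $u_s=\sum_lp^l[\tilde u_{s,l}]$, $w_{a,s}=\sum_lp^l[\tilde w_{a,s,l}]$ for $a=1,2$, and
\[
b_s=x_{i(s)}^{-m(s)}y_{j(s)}^{-m(s)},\qquad c_s=x_s^{-1}y_s^{-1}.
\]
We have $P_2\subset P_{12}$. Define an $\mathcal O_K^\flat$-algebra map $P_1\to P_{12}$ as the identity on the $x_k,y_k,\tilde u_{s,l}$ and, on the $\tilde w_{1,s,l}$, by requiring that
\begin{equation}\label{eq:glue}
w_{1,s}=w_{2,s}+[t^2b_s]+\xi\,[c_s]\,u_s\qquad\text{in }W(P_{12}).
\end{equation}
This map extends to $P_1'=P_1[y_k^{-1/p^\infty}]_{k\geq 0}\to P_{12}$. The extension is an isomorphism: the map in the other direction given by $w_{2,s}\mapsto w_{1,s}-[t^2b_s]-\xi[c_s]u_s$ is inverse to it, since both maps fix $b_s$, $c_s$, $u_s$ and $\xi$. The monomials of $P_1$ are among those of $P_1'$, and the monomials of $P_2$ among those of $P_{12}$. Hence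
\begin{equation}\label{eq:inj}
P_a/IP_a\to P_{12}/IP_{12}\ \text{ is injective for $a=1,2$ and every ideal }I\subset\mathcal O_K^\flat .
\end{equation}
We regard $P_1$ and $P_2$ as subrings of $P_{12}$. For $a\in\{1,2,12\}$ put
\[
A_a^+=W(P_a)/\xi,\qquad A_a=A_a^+[1/p],
\]
let $\theta\colon W(P_a)\to A_a^+$ be the quotient map, and write $h^\sharp=\theta([h])$ for $h\in P_a$. The ring $A_a^+$ is an algebra over $W(\mathcal O_K^\flat)/\xi=\mathcal O_K$, and $h\mapsto h^\sharp$ is multiplicative.

\begin{lemma}\label{lem:Aa}
The ring $A_a^+$ is $p$-torsion free and $p$-adically complete, and $A_a^+/p=P_a/t$, with $h^\sharp$ reducing to $h$. It is the $p$-completed free $\mathcal O_K$-module on the elements $\mu^\sharp$, where $\mu$ runs over the monomials of $P_a$. The norm $|\sum_\mu\lambda_\mu\mu^\sharp|=\max_\mu|\lambda_\mu|$ on $A_a$ is multiplicative with unit ball $A_a^+=A_a^\circ$, and $A_a$ is a perfectoid $K$-algebra. The maps $A_1\to A_{12}\leftarrow A_2$ are isometric embeddings.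
\end{lemma}

\begin{proof}
Let $W=W(P_a)$. The image of $\xi$ in $W/p=P_a$ is $-t$, a nonzerodivisor. If $\xi f=0$, then $f\in pW$; dividing by $p$ and repeating gives $f\in\bigcap_np^nW=0$. If $pf=\xi g$, then $g=pg'$ for the same reason, so $f=\xi g'$. Thus $W/\xi$ is $p$-torsion free, and $p^nW\cap\xi W=p^n\xi W$. So the topology induced on $\xi W\cong W$ is the $p$-adic one, $\xi W$ is complete and hence closed, and $W/\xi$ is $p$-adically complete. Also $A_a^+/p=W/(p,[t])=P_a/t$, which is free over $\mathcal O_K^\flat/t=\mathcal O_K/p$ on the monomials. The map from the $p$-completed free module to $A_a^+$ is thus bijective modulo $p$; both sides are $p$-complete and $p$-torsion free, so it is bijective.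

The maximum defining the norm is attained, so every nonzero $f\in A_a$ is $\lambda f'$ with $\lambda\in K^\times$ and $|f'|=1$, and the elements of norm $<1$ form the ideal $\mathfrak mA_a^+$. The quotient $A_a^+/\mathfrak mA_a^+$ is the monoid algebra over $k$ of a submonoid of a $\mathbf Q$-vector space. Such a vector space admits a total order compatible with addition, and comparing leading terms shows that the monoid algebra is a domain. So products of elements of norm one have norm one, the norm is multiplicative, and power-bounded means norm $\le1$. Frobenius is surjective on $P_a/t$ because $P_a$ is perfect, so $A_a$ is perfectoid by Lemma~\ref{lem:perfdef}. Finally, \eqref{eq:inj} for the maximal ideal $I$ of $\mathcal O_K^\flat$ says that $A_a^+/\mathfrak mA_a^+\to A_{12}^+/\mathfrak mA_{12}^+$ is injective, so elements of norm one keep norm one.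
\end{proof}

\begin{definition}
Let $A=A_1\cap A_2\subset A_{12}$, with the norm of $A_{12}$, and $X=\mathrm{Spa}(A,A^\circ)$.
\end{definition}

The subrings $A_1,A_2$ are closed, so $A$ is a $K$-algebra, complete for a multiplicative norm with values in $|K|$. Its ring of power-bounded elements is the unit ball $A^\circ=A_1^+\cap A_2^+$. Hence $(A,A^\circ)$ is a uniform Tate--Huber pair over $(K,\mathcal O_K)$. If $h\in P_1\cap P_2$, then $h^\sharp\in A^\circ$. In the rings $A_a$ we write $x_k,y_k,b_s$ for $x_k^\sharp,y_k^\sharp,b_s^\sharp$.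

\section{The points of $X$ and the ring $\breve A$}\label{sec:points}

Put $F_{a,s}=\theta(w_{a,s})\in A_a^+$ for $a=1,2$. Applying $\theta$ to \eqref{eq:glue} kills the last term and gives $F_{1,s}-F_{2,s}=p^2b_s$. With $(i,j,m)=(i(s),j(s),m(s))$ put
\[
\alpha_s=x_i^mF_{1,s}=x_i^mF_{2,s}+p^2y_j^{-m},\qquad \beta_s=y_j^mF_{2,s}=y_j^mF_{1,s}-p^2x_i^{-m}.
\]
In each case one expression lies in $A_1^+$ and the other in $A_2^+$, so $\alpha_s,\beta_s\in A^\circ$, and
\begin{equation}\label{eq:unit}
y_j^m\alpha_s-x_i^m\beta_s=p^2 .
\end{equation}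
To pass from points of $A$ to points of $A_a$ we must also know that $A$ is large inside $A_a$. Let $\Sigma_1\subset A^\circ$ be the multiplicative set of elements $\sigma^\sharp$, with $\sigma$ a monomial in the $x_k$ with exponents in $\mathbf Z[1/p]_{\ge0}$, and let $\Sigma_2$ be the analogous set for the $y_k$. Elements of $\Sigma_a$ are units of norm one in $A_a$, so $\Sigma_a^{-1}A\subset A_a$.

\begin{lemma}\label{lem:dense}
The subring $\Sigma_a^{-1}A$ is dense in $A_a$ for $a=1,2$.
\end{lemma}

\begin{proof}
Let $a=1$. By Lemma~\ref{lem:Aa} it suffices to find, for each monomial $\mu$ of $P_1$, a monomial $\sigma$ in the $x_k$ with nonnegative exponents such that $\sigma\mu\in P_1\cap P_2$; then $\mu^\sharp=(\sigma\mu)^\sharp/\sigma^\sharp$. It is enough to treat powers of single variables. Nonnegative powers of $x_k,y_k,\tilde u_{s,l}$ lie in $P_1\cap P_2$, and for $\mu=x_k^{-q}$ take $\sigma=x_k^q$. For the remaining variables, multiply \eqref{eq:glue} by $[x_i^mx_s]$: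
\[
[x_i^mx_s]\,w_{1,s}=[x_i^mx_s]\,w_{2,s}+[t^2x_sy_j^{-m}]+\xi\,[x_i^my_s^{-1}]\,u_s .
\]
The left side lies in $W(P_1)$ and the right side in $W(P_2)$, so the coordinates $x_i^mx_s\tilde w_{1,s,l}$ lie in $P_1\cap P_2$. This ring is perfect, so it contains $(x_i^mx_s)^q\tilde w_{1,s,l}^{\,q}$ for all $q\in\mathbf Z[1/p]_{\ge0}$. For $a=2$ exchange the roles of $x$ and $y$ and use
\[
[y_j^my_s]\,w_{2,s}=[y_j^my_s]\,w_{1,s}-[t^2y_sx_i^{-m}]-\xi\,[y_j^mx_s^{-1}]\,u_s .\qedhere
\]
\end{proof}

\begin{lemma}\label{lem:points}
Let $L$ be a complete rank-one valued field and $\varphi\colon A\to L$ a continuous homomorphism with $\varphi(A^\circ)\subset L^\circ$. Then $\max(|\varphi(x_i)|,|\varphi(y_j)|)=1$ for all $i,j\ge0$, and for $a=1$ or $a=2$ the map $\varphi$ extends to a continuous homomorphism $\varphi_a\colon A_a\to L$ with $\varphi_a(A_a^\circ)\subset L^\circ$.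
\end{lemma}

\begin{proof}
The map $\varphi$ defines a rank-one point of $X$, and after normalization it is isometric on $K$. Every nonzero $f\in A$ is $\lambda f'$ with $|\lambda|=|f|$ and $f'\in A^\circ$, so $|\varphi(f)|\le|f|$. By \eqref{eq:unit},
\[
|p|^2\le\max(|\varphi(x_i)|,|\varphi(y_j)|)^m\le1
\]
for all $i,j$ and all $m=p^r$, since every triple $(i,j,m)$ occurs for some $s$. Letting $r\to\infty$ gives the first claim. Hence either $|\varphi(x_i)|=1$ for all $i$, or some $|\varphi(x_i)|<1$ and then $|\varphi(y_j)|=1$ for all $j$. Let $a=1$ in the first case and $a=2$ in the second. Then $|\varphi(\sigma)|=1=|\sigma|$ for all $\sigma\in\Sigma_a$, because a $p$-power of $\sigma$ is a monomial with integer exponents. So $\varphi$ extends to $\Sigma_a^{-1}A$, and, since the norm of $A_a$ is multiplicative and extends that of $A$,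
\[
|\varphi(f/\sigma)|=|\varphi(f)|\le|f|=|f/\sigma| .
\]
By Lemma~\ref{lem:dense}, $\varphi$ extends to a norm-decreasing homomorphism on $A_a$.
\end{proof}

The proof uses all pairs $(i,j)$, not only $i=j$: a point with $|x_0|<1$ and $|y_1|<1$ would extend to neither $A_1$ nor $A_2$. It uses unbounded $m$ because $x_i$ is a unit of $A_1^\circ$ and $y_j$ is a unit of $A_2^\circ$, so that the maximum must be exactly $1$.

\begin{proof}[Proof of Theorem~\ref{thm:main}(1)]
By (H1) it suffices to treat a rank-one point $x$. Apply Lemma~\ref{lem:points} to $\varphi\colon A\to L=\mathcal H(x)$. The extension $\varphi_a$ defines a point of $\mathrm{Spa}(A_a,A_a^\circ)$ whose completed residue field is the closure in $L$ of the subfield generated by $\varphi_a(A_a)$. This is $L$, since already $\varphi(A)$ generates a dense subfield. So $L$ is perfectoid by (S2).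
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(2)]
Let $T_a=\mathrm{Spa}(A_a,A_a^\circ)$ for $a\in\{1,2,12\}$. These are objects of $X_v$, and $T_{12}\to T_1$, $T_{12}\to T_2$ are morphisms over $X$. For $f\in H^0(X_v,\mathcal O)$ the components $f_{T_1}\in A_1$ and $f_{T_2}\in A_2$ both equal $f_{T_{12}}$ in $A_{12}$, so they define an element $\rho(f)\in A$. The composite of $A\to H^0(X_v,\mathcal O)$ with $\rho$ is the identity.

We show that $\rho$ is injective. Let $\rho(f)=0$, let $Y\to X$ be affinoid perfectoid, and let $y\in Y$ be a rank-one point. By (S2), $Z=\mathrm{Spa}(\mathcal H(y),\mathcal H(y)^\circ)$ is an object of $X_v$ with a morphism to $Y$, and $f_Z=f_Y(y)$. By Lemma~\ref{lem:points} there is also a morphism $Z\to T_a$ over $X$ for $a=1$ or $2$, so $f_Z=\varphi_a(f_{T_a})=0$. By Lemma~\ref{lem:rankone}, $f_Y=0$. As every perfectoid space is covered by affinoid ones, $f=0$.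

Hence $A\to H^0(X_v,\mathcal O)$ is bijective with inverse $\rho$. It maps $A^\circ$ into $\breve A^+$, and $\rho(\breve A^+)\subset A_1^\circ\cap A_2^\circ=A^\circ$. So $\breve A^+=A^\circ$ and $\breve A=A$.
\end{proof}

\section{A class that survives modulo $t$}\label{sec:class}

We now verify requirement (II), already modulo $p$.

\begin{proposition}\label{prop:key}
Let $\gamma\in\mathbf Z[1/p]$ with $0<\gamma<1$. In $P_{12}/t$, the element $t^\gamma x_0^{-1}y_0^{-1}$ does not lie in $P_1/t+P_2/t$.
\end{proposition}

We remove the relations \eqref{eq:glue} one at a time. For $s\ge0$ let $P_a^{(s)}\subset P_a$ be the $\mathcal O_K^\flat$-span of the monomials that involve only $x_k,y_k$ with $k\le s$ and the variables $\tilde u$, $\tilde w$ of the steps $1,\dots,s$. It is a perfect subring. The relation of step $s'\le s$ involves only variables of $P_{12}^{(s)}$, so $P_1^{(s)}$ and $P_2^{(s)}$ map to $P_{12}^{(s)}$. The maps $P_a^{(s)}/t\to P_a/t$ are injective, and $P_a/t$ is the union of their images.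

\begin{lemma}\label{lem:step}
Let $s\ge1$ and $r\in P_{12}^{(s-1)}/t$. If $r\in P_1^{(s)}/t+P_2^{(s)}/t$ in $P_{12}^{(s)}/t$, then $r\in P_1^{(s-1)}/t+P_2^{(s-1)}/t$ in $P_{12}^{(s-1)}/t$.
\end{lemma}

\begin{proof}[Proof of Proposition~\ref{prop:key}, given Lemma~\ref{lem:step}]
If $r=t^\gamma x_0^{-1}y_0^{-1}$ lay in $P_1/t+P_2/t$, it would lie in $P_1^{(s)}/t+P_2^{(s)}/t$ for some $s$, and by descending induction in
\[
\mathcal O_K^\flat[x_0^{\pm1/p^\infty},y_0^{1/p^\infty}]/t+\mathcal O_K^\flat[x_0^{1/p^\infty},y_0^{\pm1/p^\infty}]/t .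
\]
The monomial $x_0^{-1}y_0^{-1}$ occurs in neither ring, and $t^\gamma\ne0$ in $\mathcal O_K^\flat/t$.
\end{proof}

The proof of Lemma~\ref{lem:step} needs the valuation of $\varepsilon^q-1$.

\begin{lemma}\label{lem:eps}
For $q\in\mathbf Z[1/p]_{>0}$ we have $v(\varepsilon^q-1)\le\frac{p}{p-1}\,q\le 2q$. In particular $\varepsilon^q-1$ divides $t^{2q}$ in $\mathcal O_K^\flat$.
\end{lemma}

\begin{proof}
Since $(\varepsilon-1)^\sharp=\lim_n(\zeta_{p^n}-1)^{p^n}$ and $v(\zeta_{p^n}-1)=1/(p^{n-1}(p-1))$, we have $v(\varepsilon-1)=p/(p-1)$. Write $q=p^nj$ with $n\in\mathbf Z$, $j\ge1$, $p\nmid j$. The element $(\varepsilon^j-1)/(\varepsilon-1)=1+\varepsilon+\dots+\varepsilon^{j-1}$ reduces to $j\ne0$ in the residue field, so it is a unit. As $\varepsilon^q-1=(\varepsilon^j-1)^{p^n}$, we get $v(\varepsilon^q-1)=p^n\frac p{p-1}\le\frac{p}{p-1}q$.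
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:step}]
Put $Q=P_{12}^{(s-1)}$ and $R_a=P_a^{(s-1)}/t$, so that $R_{12}=Q/t$. Drop the index $s$ from $u$, $w_1$, $w_2$, $b$. Since $i(s),j(s)<s$, we have $b\in Q$. Put $\tilde z_l=c_s\tilde u_l$ and $z=[c_s]u=\sum_lp^l[\tilde z_l]$, so that \eqref{eq:glue} reads $w_1=w_2+[t^2b]+\xi z$. Write $r=h_1-h_2$ with $h_a\in P_a^{(s)}/t$.

For $g\in R_{12}[\tilde w_l^{1/p^\infty}]_{l\ge0}$, a perfect $Q$-algebra $B$ and $\omega\in W(B)$, let $g(\omega)\in B/t$ be the result of substituting the coordinates of $\omega$. By functoriality of coordinates, $\psi(g(\omega))=g(W(\psi)(\omega))$ for every $Q$-algebra map $\psi\colon B\to B'$ of perfect rings.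

\emph{Step 1: removing $x_s$, $y_s$, $u$.} The elements $h_a$ may involve all new variables, and we want them to involve only $w_a$. This is what the fresh pair $x_s,y_s$ is for. Grade $P_a^{(s)}$ by $\mathbf Z[1/p]^2$, with
\[
\deg x_s=(1,0),\qquad\deg y_s=(0,1),\qquad\deg\tilde u_l=(1,1),
\]
and with $P_a^{(s-1)}$ and the coordinates of $w_1,w_2$ in degree $0$. The degree-$0$ part of $P_{12}^{(s)}$ is spanned over $Q$ by the monomials $(x_sy_s)^{-|J|}\tilde u^J\tilde w_2^{J'}=\tilde z^J\tilde w_2^{J'}$, where $|J|=\sum_lJ_l$. It is therefore the perfect polynomial ring $Q'=Q[\tilde w_{2,l}^{1/p^\infty},\tilde z_l^{1/p^\infty}]_{l\ge0}$ in independent variables. The Witt vector $w_2+[t^2b]+\xi z$ lies in $W(Q')$, so its coordinates and their roots have degree $0$, and the maps $P_a^{(s)}\to P_{12}^{(s)}$ are graded. As $r$ has degree $0$, we may replace $h_a$ by its component of degree $0$.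

A monomial $x_s^qy_s^{q'}\tilde u^J\tilde w_a^{J'}$ of degree $0$ has $q+|J|=q'+|J|=0$. In $P_1^{(s)}$ we have $q'\ge0$, in $P_2^{(s)}$ we have $q\ge0$, and in both cases $J=0$ and $q=q'=0$. Hence $h_a$ is given by a polynomial $g_a\in R_a[\tilde w_l^{1/p^\infty}]_{l\ge0}$ in the coordinates of $w_a$. Mapping its coefficients to $R_{12}$, we obtain
\begin{equation}\label{eq:identity}
g_1\big(w_2+[t^2b]+\xi z\big)=r+g_2(w_2)\qquad\text{in }Q'/t .
\end{equation}

\emph{Step 2: independence of $z$.} The right side of \eqref{eq:identity} does not involve $z$. We cannot choose $z$ so as to cancel $[t^2b]$, which is not divisible by $\xi$. But $\theta([\varepsilon]-1)=0$, so $[\varepsilon]-1=\xi\eta$ with $\eta\in W(\mathcal O_K^\flat)$, and the difference $[\varepsilon V]-[V]$ of two Teichm\"uller lifts is divisible by $\xi$. Consider the two $Q$-algebra maps $Q'\to Q[V^{1/p^\infty}]$ given by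
\[
(w_2,z)\mapsto\big([V]-[t^2b],\ 0\big)\qquad\text{and}\qquad(w_2,z)\mapsto\big([V]-[t^2b],\ \eta[V]\big).
\]
They agree on $r+g_2(w_2)$. They send $w_2+[t^2b]+\xi z$ to $[V]$ and to $[V]+([\varepsilon]-1)[V]=[\varepsilon V]$, respectively. Hence $g_1([V])=g_1([\varepsilon V])$ in $R_{12}[V^{1/p^\infty}]$. The coordinates of $[V]$ are $(V,0,0,\dots)$. Write $g_1([V])=\sum_qa_qV^q$, a finite sum with $q\in\mathbf Z[1/p]_{\ge0}$ and $a_q\in R_{12}$. Then $g_1([\varepsilon V])=\sum_qa_q\varepsilon^qV^q$, so $(\varepsilon^q-1)a_q=0$ for all $q$. By Lemma~\ref{lem:eps}, $t^{2q}a_q=0$ for all $q>0$.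

\emph{Step 3: specialization.} The $Q$-algebra map $V\mapsto t^2b$ gives
\[
g_1([t^2b])=\sum_qa_qt^{2q}b^q=a_0=g_1(0).
\]
Applying the map $(w_2,z)\mapsto(0,0)$ to \eqref{eq:identity}, we find $r=g_1([t^2b])-g_2(0)=g_1(0)-g_2(0)$. Here $g_a(0)$ is the constant coefficient of $g_a$, which comes from $R_a$.
\end{proof}

\section{The ring $A$ is not perfectoid}\label{sec:notperf}

It remains to connect Proposition~\ref{prop:key} with almost vanishing. The spaces $T_1,T_2$ are not presented as open subsets of $X$, so we compare them with a rational cover through which they factor.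

\begin{proof}[Proof of Theorem~\ref{thm:main}(3)]
Suppose that $A$ is perfectoid. By \eqref{eq:unit} with $i=j=0$, the elements $x_0,y_0$ generate the unit ideal of $A$. So
\[
V_1=\{|y_0|\le|x_0|\},\qquad V_2=\{|x_0|\le|y_0|\},\qquad V_{12}=V_1\cap V_2
\]
are rational subsets of $X$, and $X=V_1\cup V_2$. By (S1) and the Mayer--Vietoris sequence
\[
\mathcal O^+(V_1)\oplus\mathcal O^+(V_2)\to\mathcal O^+(V_{12})\to H^1(X,\mathcal O^+),
\]
the cokernel of the first map is killed by $\mathfrak m$.

Both $x_0$ and $y_0$ are invertible in $\mathcal O(V_{12})$; let $d=(x_0y_0)^{-1}$. At a rank-one point of $V_{12}$ we have $|x_0|=|y_0|$ and, by Lemma~\ref{lem:points}, $\max(|x_0|,|y_0|)=1$, so $|d|=1$. The ring $\mathcal O(V_{12})$ is perfectoid, hence uniform, so Lemma~\ref{lem:rankone} gives $\varpi d\in\mathcal O^+(V_{12})$ for $\varpi=p^{1/p^2}$. Multiplying once more by $\varpi$, we find $d_a\in\mathcal O^+(V_a)$ with $p^\gamma d=d_1-d_2$ on $V_{12}$, where $\gamma=2/p^2<1$.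

Since $x_0$ is a unit of $A_1^\circ$ and $y_0\in A_1^\circ$, every point of $T_1$ satisfies $|y_0|\le1=|x_0|$, so $T_1$ lands in $V_1$. For the same reason $T_2$ lands in $V_2$ and $T_{12}$ in $V_{12}$. By (H3) we get maps of pairs $(\mathcal O(V_a),\mathcal O^+(V_a))\to(A_a,A_a^+)$ under $(A,A^\circ)$. For $a=1,2$ the two composites $\mathcal O(V_a)\to A_a\to A_{12}$ and $\mathcal O(V_a)\to\mathcal O(V_{12})\to A_{12}$ both extend $A\to A_{12}$, so they agree by the uniqueness in (H3). Let $f_a\in A_a^+$ be the image of $d_a$. Then
\[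
(t^\gamma x_0^{-1}y_0^{-1})^\sharp=f_1-f_2\qquad\text{in }A_{12}^+ .
\]
Reducing modulo $p$ and using $A_a^+/p=P_a/t$, we get $t^\gamma x_0^{-1}y_0^{-1}\in P_1/t+P_2/t$, which contradicts Proposition~\ref{prop:key}.
\end{proof}

This completes the proof of Theorem~\ref{thm:main}: the pair $(A,A^\circ)$ satisfies the hypothesis of the conjecture, and $\breve A=A$ is not perfectoid.

\begin{remark}
The exponent $2$ in \eqref{eq:glue} can be replaced by any $\varrho\in\mathbf Z[1/p]$ with $\varrho\ge p/(p-1)$, and $p^2$ by $(t^\varrho)^\sharp$. Section~\ref{sec:points} only uses that the right side of \eqref{eq:unit} is a fixed nonzero element of $\mathcal O_K$, and Section~\ref{sec:class} only uses that $\varepsilon^q-1$ divides $t^{\varrho q}$, which follows from Lemma~\ref{lem:eps}.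
\end{remark}

\begin{thebibliography}{9}

\bibitem{Ber} Berkovich, \emph{Spectral theory}.

\bibitem{Sch1} Scholze, \emph{Perfectoid spaces}.

\bibitem{Sch2} Scholze, \emph{\'Etale cohomology of diamonds}.

\bibitem{blog} \emph{Snowball Fights -- Totallydisconnected},\\
\texttt{https://totallydisconnected.wordpress.com/tag/snowball-fights/}

\end{thebibliography}
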